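\title{Attractors of weak iterated function systems on $[0,1]$ do not form a $\sigma$-lower porous family}

\begin{abstract}
In the hyperspace of nonempty compact subsets of $[0,1]$ with the Hausdorff metric, the attractors of iterated function systems form a $\sigma$-lower porous family. We show that this fails for weak iterated function systems, whose maps are only required to decrease distances strictly. The family of attractors of weak systems with at most $n$ maps is $\sigma$-lower porous if and only if $n=1$, and in every nonempty open set of the hyperspace the Cantor sets that are attractors of a weak system but of no system of Banach contractions form a family that is not $\sigma$-lower porous. The proof builds an attractor as a limit of finite systems. Its core is a combinatorial construction showing that the refinements of a finite system fill some small ball of the hyperspace without leaving holes of a prescribed relative size.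
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection*{Attractors}
Let $\mathcal K$ be the space of all nonempty compact subsets of $[0,1]$ with the Hausdorff metric
\[
d_H(K,K')=\max\Big\{\max_{x\in K}\operatorname{dist}(x,K'),\ \max_{x'\in K'}\operatorname{dist}(x',K)\Big\}.
\]
Thus $d_H(K,K')\le r$ means that every point of either set lies within $r$ of the other set. A map $f:[0,1]\to[0,1]$ is a \emph{contraction} (in the sense of Banach) if there is $L<1$ with $|f(x)-f(y)|\le L|x-y|$ for all $x,y$, and it is a \emph{weak contraction} if $|f(x)-f(y)|<|x-y|$ for all $x\ne y$. The map $f(x)=x-x^2/2$ is a weak contraction but not a contraction, since $|f(x)-f(y)|=(1-\frac{x+y}{2})|x-y|$. An \emph{iterated function system} (IFS) is a finite family $\{f_1,\dots,f_n\}$ of contractions of $[0,1]$, a \emph{weak IFS} is a finite family of weak contractions, and $A\in\mathcal K$ is the \emph{attractor} of such a family if $A=\bigcup_{i=1}^nf_i(A)$. We write $\mathcal A$ and $\mathcal A_w$ for the families of attractors of IFSs and of weak IFSs, and $\mathcal W_n$ for the family of attractors of weak IFSs with at most $n$ maps.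 So $\mathcal A\subseteq\mathcal A_w=\bigcup_n\mathcal W_n\subseteq\mathcal K$.

The interval $[0,1]$ is the attractor of $\{x/2,(x+1)/2\}$, and the middle-thirds Cantor set is the attractor of $\{x/3,(x+2)/3\}$. A set with $n$ points is the attractor of the $n$ constant maps onto its points. Finite sets are dense in $\mathcal K$, so $\mathcal A$ is dense, and the size of $\mathcal A$ and $\mathcal A_w$ has to be measured by something finer than density.

\subsection*{Porosity}
Let $(X,d)$ be a metric space with open balls $B(x,R)$. For $M\subseteq X$, $x\in X$ and $R>0$ put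
\[
\gamma(x,R,M)=\sup\{r\ge0:\ B(z,r)\subseteq B(x,R)\setminus M\text{ for some }z\in X\},
\]
the radius of the largest hole of $M$ in the ball $B(x,R)$. The set $M$ is \emph{lower porous} if $\liminf_{R\to0^+}\gamma(x,R,M)/R>0$ for every $x\in M$, and \emph{$\sigma$-lower porous} if it is a countable union of lower porous sets. A nowhere dense set has holes near each of its points; a lower porous set has, near each of its points, holes of a fixed proportion at every small scale. A subset of a lower porous set is lower porous, so subsets and countable unions of $\sigma$-lower porous sets are $\sigma$-lower porous. Closed balls would give the same notion, because the closed ball of radius $R/2$ lies between the open balls of radii $R/2$ and $R$. Every $\sigma$-lower porous set is meager, and the converse fails already on the line (Remark~\ref{rem:meager}).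

\subsection*{The question and the results}
It is known that both $\mathcal A$ and $\mathcal A_w$ are meager in $\mathcal K$, and that $\mathcal A$ is even $\sigma$-lower porous. This leads to the following problem, posed in \cite{source}.

\medskip\noindent\textbf{Question.} \emph{Is $\mathcal A_w$ $\sigma$-lower porous in $\mathcal K$?}\medskip

One might guess that it is. By compactness, a weak contraction $f$ satisfies $|f(x)-f(y)|\le L(\varepsilon)|x-y|$ for $|x-y|\ge\varepsilon$, with $L(\varepsilon)<1$, so above any fixed scale it cannot be told from a contraction. But porosity asks for holes of a fixed proportion at all small scales, and nothing limits how fast $L(\varepsilon)$ may tend to $1$. This freedom decides the question in the negative, and two maps suffice.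

\begin{theorem}\label{thm:n}
The family $\mathcal A_w$ is not $\sigma$-lower porous in $\mathcal K$. More precisely, $\mathcal W_n$ is $\sigma$-lower porous if and only if $n=1$.
\end{theorem}

A \emph{Cantor set} is a nonempty, compact, perfect, totally disconnected set. The failure occurs everywhere in $\mathcal K$ and already among Cantor sets.

\begin{theorem}\label{thm:local}
For every nonempty open set $U\subseteq\mathcal K$, the family of Cantor sets in $(\mathcal A_w\setminus\mathcal A)\cap U$ is not $\sigma$-lower porous.
\end{theorem}

Both theorems follow from a statement about neighborhoods of finite attractors.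

\begin{definition}\label{def:system}
A \emph{finite $n$-system} is a tuple $(Y,\varphi_1,\dots,\varphi_n)$, where $Y\subseteq[0,1]$ is finite, $|Y|\ge2$, the maps $\varphi_i:Y\to Y$ satisfy $|\varphi_i(x)-\varphi_i(y)|<|x-y|$ for $x\ne y$, and $Y=\bigcup_i\varphi_i(Y)$.
\end{definition}

\begin{theorem}\label{thm:main}
Let $(Y,\varphi_1,\dots,\varphi_n)$ be a finite $n$-system and let $U\subseteq\mathcal K$ be open with $Y\in U$. Then the family of Cantor sets belonging to $\mathcal W_n\cap U$ is not $\sigma$-lower porous.
\end{theorem}

The proof is a Baire-type construction. A $\sigma$-lower porous family is covered by countably many closed sets $P_k$ with uniform porosity constants (Section~\ref{sec:por}). We build finer and finer finite systems $Y^0,Y^1,\dots$ that converge to a Cantor attractor (Section~\ref{sec:limits}), with $Y^k$ chosen outside $P_k$. The choice is possible because the refinements of a finite system leave no large holes in some small ball; this is Proposition~\ref{prop:fill}, and Section~\ref{sec:deduce} derives the three theorems from it. Section~\ref{sec:example} shows the construction behind Proposition~\ref{prop:fill}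 on a system with two points, and Section~\ref{sec:proof} carries it out in general.

\section{Uniform porosity and the case of one map}\label{sec:por}

In a lower porous set the proportion of the holes, and the scale below which they appear, depend on the point, and the set need not be closed. The first step removes both defects. Call $P\subseteq X$ \emph{uniformly porous} if there are $c_0\in(0,1]$ and $R_0>0$ with $\gamma(x,R,P)\ge c_0R$ for all $x\in P$ and $0<R<R_0$.

\begin{lemma}\label{lem:closed}
Every $\sigma$-lower porous subset of a metric space is contained in a countable union of closed uniformly porous sets.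
\end{lemma}

\begin{proof}
It suffices to treat a lower porous set $M$. Then $M=\bigcup_{j\ge1}M_j$, where $M_j$ is the set of $x\in M$ with $\gamma(x,R,M)\ge R/j$ for all $0<R<1/j$. Let $P=\overline{M_j}$, $y\in P$ and $0<R<1/j$. Pick $x\in M_j$ with $d(x,y)<R/2$. Since $\gamma(x,R/2,M)\ge R/(2j)$, there are $z$ and $r>R/(4j)$ with $B(z,r)\subseteq B(x,R/2)\setminus M\subseteq B(y,R)\setminus M_j$. An open ball that misses $M_j$ misses its closure, so $\gamma(y,R,P)\ge R/(4j)$.
\end{proof}

\begin{remark}\label{rem:meager}
A closed uniformly porous set has empty interior, so $\sigma$-lower porous sets are meager. In $\mathbb R$ no point of such a set is a Lebesgue density point, so the set is null; hence a closed nowhere dense subset of $\mathbb R$ of positive measure is meager but not $\sigma$-lower porous.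
\end{remark}

The case of one map shows what a hole in $\mathcal K$ looks like.

\begin{proposition}\label{prop:one}
$\mathcal W_1$ is the family of all singletons, and it is lower porous.
\end{proposition}

\begin{proof}
Every singleton is the attractor of a constant map. Conversely, let $A=f(A)$ with $f$ a weak contraction, and suppose $|A|\ge2$. By compactness $\operatorname{diam}A=|f(x)-f(y)|$ for some $x,y\in A$, necessarily distinct, and then $\operatorname{diam}A<|x-y|\le\operatorname{diam}A$, which is absurd.

Given $a\in[0,1]$ and $0<R<\frac12$, pick $a'\in[0,1]$ with $|a-a'|=R/2$. Since $d_H(\{a,a'\},\{a\})=R/2$, we have $B(\{a,a'\},R/8)\subseteq B(\{a\},R)$. A singleton in the smaller ball would lie within $R/8$ of both $a$ and $a'$, forcing $|a-a'|<R/4$. Hence $\gamma(\{a\},R,\mathcal W_1)\ge R/8$.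
\end{proof}

The hole was made by splitting a point into a pattern of size comparable to $R$ that the family cannot imitate. To prove non-porosity we must show that weak systems with two maps can imitate all such splittings, of all their points at once, at suitable places and scales.

\section{Finite systems and their Cantor limits}\label{sec:limits}

It is enough to define the maps of a system on the attractor.

\begin{lemma}\label{lem:ext}
Let $A\in\mathcal K$ and let $f:A\to A$ satisfy $|f(a)-f(a')|<|a-a'|$ for $a\ne a'$. Then $f$ extends to a weak contraction of $[0,1]$.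
\end{lemma}

\begin{proof}
Extend $f$ to be constant on $[0,\min A]$ and on $[\max A,1]$, and affine on the closure of each gap of $A$, that is, each component of $[\min A,\max A]\setminus A$. The values lie in $[0,1]$, and on the closure of each component of $[0,1]\setminus A$ the extension is affine with slope of absolute value less than $1$. Let $x<y$. If $[x,y]\cap A=\emptyset$, then $x,y$ lie in one component and we are done. Otherwise let $a$ and $b$ be the least and the largest point of $[x,y]\cap A$. Each of the pairs $(x,a)$, $(a,b)$, $(b,y)$ is degenerate or strictly contracted, and at least one is not degenerate, so $|f(x)-f(y)|<(a-x)+(b-a)+(y-b)=y-x$.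
\end{proof}

In particular, the sets underlying finite $n$-systems are exactly the finite members of $\mathcal W_n$ with at least two points (repeat a map if there are fewer than $n$), and by Proposition~\ref{prop:one} finite $n$-systems exist only for $n\ge2$.

A finite system contracts with room to spare. We measure the room by
\[
\tau(Y)=\min_{i,\ x\ne y}\big(|x-y|-|\varphi_i(x)-\varphi_i(y)|\big)>0,
\]
suppressing the maps from the notation. Note that $\tau(Y)\le|x-y|$ for all $x\ne y$ in $Y$. If every point of $Y$ is replaced by a cluster of points at distance much smaller than $\tau(Y)$, and the new maps permute the clusters as the old maps moved the points, then pairs in different clusters are still contracted. This suggests the following notion.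

\begin{definition}\label{def:ref}
An \emph{$\varepsilon$-refinement} of a finite $n$-system $(Y,\varphi_i)$ is a finite $n$-system $(Y',\varphi_i')$ together with a surjection $\pi:Y'\to Y$ such that $|\pi(x)-x|<\varepsilon$ for all $x\in Y'$, $\pi\varphi_i'=\varphi_i\pi$ for all $i$, and $|\pi^{-1}(y)|\ge2$ for all $y\in Y$. The fibers $\pi^{-1}(y)$ are called \emph{clusters}.
\end{definition}

A Hausdorff limit of finite systems need not carry weak contractions, since strict inequalities can be lost in the limit. Along a sequence of refinements they survive: two points of the limit are separated at some finite stage $k$, and the room $\tau(Y^k)$ absorbs all later perturbations.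

\begin{lemma}\label{lem:limit}
Let $(Y^k,\varphi_i^k)$, $k\ge0$, be finite $n$-systems such that $Y^k$ is an $\varepsilon_k$-refinement of $Y^{k-1}$ via $\pi_k$ for $k\ge1$. Put $\eta_k=\sum_{j>k}\varepsilon_j$ and assume $\eta_k<\tau(Y^k)/4$ for all $k\ge0$. Then there is a Cantor set $A\in\mathcal W_n$ with $d_H(A,Y^k)\le\eta_k$ for all $k$.
\end{lemma}

\begin{proof}
A \emph{thread} is a sequence $\mathbf y=(y_k)_{k\ge0}$ with $y_k\in Y^k$ and $\pi_k(y_k)=y_{k-1}$. The set $\Theta$ of threads is closed in the product of the finite discrete spaces $Y^k$, so it is compact and totally disconnected. Every point of $Y^k$ lies on a thread: go down by the maps $\pi_j$ and up by their surjectivity. Moreover $\Theta$ has no isolated point: given $\mathbf y$ and $k$, the fiber $\pi_{k+1}^{-1}(y_k)$ contains a point other than $y_{k+1}$, and a thread through it differs from $\mathbf y$ but agrees with it up to level $k$.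

\emph{The set $A$.} Since $\eta_0<\infty$, we have $\eta_k\to0$. As $|y_j-y_{j-1}|<\varepsilon_j$, every thread has a limit $\ell(\mathbf y)\in[0,1]$ with $|\ell(\mathbf y)-y_k|\le\eta_k$. Threads that agree at level $k$ have limits at distance at most $2\eta_k$, so $\ell$ is continuous. If $y_k\ne y_k'$, then $|\ell(\mathbf y)-\ell(\mathbf y')|\ge\tau(Y^k)-2\eta_k>0$, so $\ell$ is injective. A continuous injection of a compact space into a metric space is a homeomorphism onto its image, so $A=\ell(\Theta)$ is a Cantor set. Every point of $A$ is within $\eta_k$ of $Y^k$, and every point of $Y^k$ lies on a thread and hence within $\eta_k$ of $A$; so $d_H(A,Y^k)\le\eta_k$.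

\emph{The maps.} If $\mathbf y$ is a thread, so is $(\varphi_i^k(y_k))_k$, because $\pi_k\varphi_i^k=\varphi_i^{k-1}\pi_k$. Define $f_i:A\to A$ by $f_i(\ell(\mathbf y))=\lim_k\varphi_i^k(y_k)$. For $a=\ell(\mathbf y)\ne a'=\ell(\mathbf y')$ choose $k$ with $y_k\ne y'_k$. Then
\begin{align*}
|f_i(a)-f_i(a')|&\le|\varphi_i^k(y_k)-\varphi_i^k(y_k')|+2\eta_k\le|y_k-y_k'|-\tau(Y^k)+2\eta_k\\
&\le|a-a'|-\tau(Y^k)+4\eta_k<|a-a'|.
\end{align*}

\emph{Covering.} The maps $f_i$ are continuous, so $A'=\bigcup_if_i(A)$ is compact. Let $a=\ell(\mathbf y)$ and $k\ge0$. Choose $i$ and $x\in Y^k$ with $\varphi_i^k(x)=y_k$, and a thread $\mathbf x$ through $x$. The thread of $f_i(\ell(\mathbf x))$ agrees with $\mathbf y$ at level $k$, so $\operatorname{dist}(a,A')\le2\eta_k$. Letting $k\to\infty$ gives $a\in A'$. Thus $A=\bigcup_if_i(A)$, and $A\in\mathcal W_n$ by Lemma~\ref{lem:ext}.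
\end{proof}

\section{Filling a ball, and the proofs of the theorems}\label{sec:deduce}

To step out of a uniformly porous set by a refinement, we need refinements to be so plentiful that every large hole in some ball contains one.

\begin{proposition}[Filling]\label{prop:fill}
Let $(Y,\varphi_1,\dots,\varphi_n)$ be a finite $n$-system, $\varepsilon>0$ and $0<c<1$. There are a finite set $S\subseteq[0,1]$ and $R\in(0,\varepsilon)$ such that for every $K\in\mathcal K$ with $d_H(K,S)\le R$ there is an $\varepsilon$-refinement $(Y',\varphi_i')$ of $(Y,\varphi_i)$ with $d_H(Y',K)\le cR$.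
\end{proposition}

The proof occupies Section~\ref{sec:proof}. Here we draw the consequences.

\begin{lemma}\label{lem:escape}
Let $P\subseteq\mathcal K$ be uniformly porous, $(Y,\varphi_i)$ a finite $n$-system and $\varepsilon>0$. Then some $\varepsilon$-refinement $Y'$ of $Y$ does not belong to $P$.
\end{lemma}

\begin{proof}
Let $c_0,R_0$ be the constants of $P$. Apply Proposition~\ref{prop:fill} with $\min(\varepsilon,R_0)$ in place of $\varepsilon$ and $c=c_0/8$; this gives $S$ and $R<R_0$, and the refinements it produces are $\varepsilon$-refinements. For $K=S$ we obtain a refinement $Y'$ with $d_H(Y',S)\le R/8$. If $Y'\notin P$ we are done. Otherwise $\gamma(Y',R/2,P)\ge c_0R/2$, so there are $K_0\in\mathcal K$ and $\rho>c_0R/4$ with $B(K_0,\rho)\subseteq B(Y',R/2)\setminus P$. Then $d_H(K_0,S)<R/2+R/8<R$, and the proposition yields a refinement $Y''$ with $d_H(Y'',K_0)\le c_0R/8<\rho$. So $Y''$ lies in the hole $B(K_0,\rho)$, and $Y''\notin P$.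
\end{proof}

This is where \emph{lower} porosity is used: the radius $R$ is dictated by Proposition~\ref{prop:fill}, so we need holes at every small scale.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Suppose that the family $\mathcal C$ of Cantor sets in $\mathcal W_n\cap U$ is $\sigma$-lower porous. By Lemma~\ref{lem:closed}, $\mathcal C\subseteq\bigcup_{k\ge1}P_k$ with $P_k$ closed and uniformly porous. Put $Y^0=Y$ and choose $\beta_0>0$ with $B(Y^0,\beta_0)\subseteq U$. Given $Y^j$ and $\beta_j$ for $j<k$, let $\mu_j=\min\{\tau(Y^j)/4,\beta_j\}$ and $\varepsilon_k=2^{-k-1}\min_{j<k}\mu_j$. By Lemma~\ref{lem:escape} there is an $\varepsilon_k$-refinement $Y^k$ of $Y^{k-1}$ with $Y^k\notin P_k$, and since $P_k$ is closed there is $\beta_k>0$ with $B(Y^k,\beta_k)\cap P_k=\emptyset$.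

For every $k\ge0$ we have $\eta_k=\sum_{j>k}\varepsilon_j\le\mu_k\sum_{j>k}2^{-j-1}<\mu_k$. Lemma~\ref{lem:limit} gives a Cantor set $A\in\mathcal W_n$ with $d_H(A,Y^k)<\beta_k$ for all $k$. For $k=0$ this says $A\in U$, so $A\in\mathcal C$; for $k\ge1$ it says $A\notin P_k$. This contradicts $\mathcal C\subseteq\bigcup_kP_k$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:n}]
The set $Y=\{\frac13,\frac23\}$ with $\varphi_1\equiv\frac13$, $\varphi_2\equiv\frac23$ is a finite $2$-system. By Theorem~\ref{thm:main} with $U=\mathcal K$, a subfamily of $\mathcal W_2$ is not $\sigma$-lower porous; hence neither are $\mathcal W_n$ for $n\ge2$ and $\mathcal A_w$, which contain it. The case $n=1$ is Proposition~\ref{prop:one}.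
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:local}]
The open set $U$ contains a finite set, and after adding a point close to one of its points we may assume that this set $F$ has $n\ge2$ elements. With the $n$ constant maps onto its points, $F$ is a finite $n$-system. By Theorem~\ref{thm:main} the Cantor sets in $\mathcal A_w\cap U$ do not form a $\sigma$-lower porous family. This family is contained in the union of $\mathcal A$ and the family in the statement. Since $\mathcal A$ is $\sigma$-lower porous, by the known fact quoted in the introduction (this is its only use), the family in the statement is not.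
\end{proof}

\section{The construction for a system with two points}\label{sec:example}

Think of Proposition~\ref{prop:fill} as a game. We choose $S$ and $R$; the points of $S$ are called \emph{slots}, and they will be so far apart that the intervals $I_s=[s-R,s+R]$, $s\in S$, are disjoint. An opponent replaces each slot $s$ by a nonempty compact piece $K\cap I_s$. We answer with finite sets $Y'(s)\subseteq I_s$ within $cR$ of these pieces, and with maps $\varphi_i'$ that contract strictly and cover every point of $Y'=\bigcup_sY'(s)$. All our maps send each $Y'(s)$ into a single $Y'(u)$, so contraction between different slots can be tested on slots: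
\begin{equation}\label{eq:margin}
\begin{gathered}
\text{if }x\in I_s,\ x'\in I_{s'},\ w\in I_u,\ w'\in I_{u'}\text{ and }|s-s'|-|u-u'|>4R,\\
\text{then }|w-w'|<|x-x'|,
\end{gathered}
\end{equation}
because $|w-w'|\le|u-u'|+2R<|s-s'|-2R\le|x-x'|$. We call $|s-s'|-|u-u'|$ the \emph{margin}.

There are two ways to cover the points of a slot $u$. One can \emph{collapse}: send all of $Y'(s)$ to one point of $Y'(u)$, using a different slot $s$ for each point. This works whatever the opponent does, but it cannot be the only tool. If $K$ contains every $I_s$, then each $Y'(s)$ has at least $1/c$ points, whereas $n$ maps that are constant on each $Y'(s)$ cover at most $n|S|$ points; so collapsing alone fails when $1/c>n$. Or one can \emph{copy}: if the opponent has put nearly the same piece into $I_s$ and $I_u$, map $Y'(s)$ onto $Y'(u)$ by a similarity of ratio slightly below $1$. Copying costs one slot per slot, and up to an error $cR$ there are only boundedly many pieces, so in a long row of slots almost every slot repeats an earlier one.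

We play the game for $Y=\{z_1,z_2\}$, $z_1=\frac13$, $z_2=\frac23$, $\varphi_i\equiv z_i$, against an opponent with two options: $K\cap I_s$ is either $\{s\}$ or the pair $\{s-R,s+R\}$. A refinement has two clusters $Y_1'$, $Y_2'$, and $\varphi_i'$ maps $Y'$ onto $Y_i'$. Each of the four restrictions of $\varphi_1',\varphi_2'$ to the clusters gets one job; see Figure~\ref{fig:two}.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.95]
\draw[gray] (0,2.5)--(11,2.5); \draw[gray] (0,0)--(11,0);
\node[left] at (0,2.5) {$z_2$}; \node[left] at (0,0) {$z_1$};
\foreach \x in {1.2,2.72,2.88,5.29,5.43,5.57,5.71,9.58,9.7,9.82,9.94,10.06,10.18,10.3,10.42} \draw[thick] (\x,2.4)--(\x,2.6);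
\foreach \x/\k in {1.2/3,2.8/2,5.5/1,10/0} \node at (\x,2.87) {\small $H(\k)$};
\draw[->] (9.8,3.15) to[bend right=15] (5.7,3.15);
\draw[->] (5.3,3.15) to[bend right=20] (3,3.15);
\draw[->] (2.6,3.15) to[bend right=30] (1.3,3.15);
\foreach \x in {9.38,9.62,6.5,4.19,4.41,2.7,2.9,1.7} \fill (\x,0) circle (1.5pt);
\foreach \x/\k in {9.5/1,6.5/2,4.3/3,2.8/4,1.7/5} \node at (\x,-0.32) {\small $T(\k)$};
\node at (0.8,-0.32) {$\cdots$};
\draw[->] (9.4,-0.58) to[bend left=22] (4.45,-0.58);
\draw[->] (4.15,-0.58) to[bend left=25] (2.9,-0.58);
\draw[->] (6.4,-0.58) to[bend left=28] (1.7,-0.58);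
\draw[->,dashed] (5.5,2.35)--(9.6,0.1); \draw[->,dashed] (2.8,2.35)--(9.33,0.08); \draw[->,dashed] (1.2,2.35)--(6.43,0.08);
\draw[->,very thick,dotted] (10.7,0.12)--(10.1,2.33); \node[right] at (10.5,1.2) {\small all of $T$};
\end{tikzpicture}
\caption{The four jobs in a refinement of a two-point system. Bottom: the reservoir $T$ near $z_1$; a slot is copied to the next slot with the same pattern (solid arrows). Top: the ladder near $z_2$, with slots drawn as ticks; each rung is collapsed onto the next one (solid arrows). The slots of $T$ are collapsed onto the points of the rung $H(0)$ (dotted), and the rungs $H(1),H(2),H(3)$ cover the points of $T$ missed by copying (dashed). The bottom line is magnified: $T$ is shorter than the gaps between rungs, and each rung is shorter than the gaps in $T$.}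
\label{fig:two}
\end{figure}

\emph{Reservoir: $\varphi_1'$ on $Y_1'$.} Near $z_1$ place a row $T$ of slots $T(1),T(2),\dots$ approaching $z_1$ geometrically, and copy each slot to the next slot that received the same piece. The geometric positions make such forward jumps contracting. Only the first singleton and the first pair remain uncovered: at most three points.

\emph{Supply: $\varphi_2'$ on $Y_1'$.} Collapse the slots of $T$ onto the points of a block $H(0)$ of half as many slots near $z_2$. By \eqref{eq:margin}, $H(0)$ should be shorter than the smallest gap of $T$.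

\emph{Return: $\varphi_1'$ on $Y_2'$.} The three missing points must come from $Y_2'$. Here is the difficulty: the opponent decides where they are, possibly at the two ends of $T$. Their sources should be farther apart than the length of $T$, while $H(0)$ is much shorter than that.

\emph{Ladder: $\varphi_2'$ on $Y_2'$.} The remaining restriction repairs the scale. Place three further blocks $H(1),H(2),H(3)$, the \emph{rungs}, approaching $z_2$ geometrically with gaps longer than $T$, each with half as many slots as the one before, and collapse each rung onto the next. The rungs are now available as sources for the return.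

The counts are forced from the end: $|H(k)|=2^{3-k}$ and $|T|=16$. Fix $t<\min(\varepsilon/2,1/24)$, let $R=4^{-19}t/100$, $g_0=35R$, $g_1=10R$, $g_2=5R$, $g_3=0$, and put
\[
T(k)=z_1+a_k,\quad a_k=4^{-3-k}t\quad(1\le k\le16),\qquad H(k)=\{z_2+4^{-k}t+ig_k:\ 0\le i<2^{3-k}\}.
\]
So $a_{16}=100R$, and every rung has diameter at most $7g_0=245R$. Given $K$, let $Y'(s)=K\cap I_s$, except that a pair at $T(k)$ is shrunk to $T(k)\pm\theta_kR$ with $\theta_k=1-ck/16$. Then $d_H(Y',K)\le cR$. To complete the definition of the maps, let $\varphi_1'$ send the last singleton and the last pair of $T$ to one chosen point of $Y'(T(16))$, send each of the three lower rungs to one point so that all missing points are hit, and send $H(0)$ to one of these points; let $\varphi_2'$ send $Y'(H(3))$ to one of its points. The collapses can be made onto, since $16$, $8$, $4$, $2$ slots face at most $16$, $8$, $4$, $2$ points; so $Y'$ is covered.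

We check contraction. All points of $Y'_i$ lie within $2t$ of $z_i$, so points in different clusters are at distance at least $\frac13-4t>4t$, and their images lie in one cluster. Inside one slot, the maps are constant or similarities of ratio $\theta_l/\theta_k<1$ with $k<l$. For different slots of one cluster the margins are at least:
\begin{itemize}
\item $\varphi_1'$ on $T(k),T(l)$, $k<l$: $3a_{k+1}-a_{k+1}\ge200R$, as both images have index above $k$;
\item $\varphi_2'$ on $T$: $3a_{16}-7g_0=55R$;
\item $\varphi_2'$ inside $H(0)$, $H(1)$, $H(2)$: $g_0-3g_1=g_1-g_2=g_2=5R$;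
\item $\varphi_2'$ on $H(k),H(l)$, $k<l$: $(3\cdot4^{-k-1}t-245R)-(4^{-k-1}t+245R)\ge2\cdot4^{-3}t-490R$;
\item $\varphi_1'$ on different rungs: $(3\cdot4^{-3}t-245R)-4^{-4}t$.
\end{itemize}
Since $4^{-3}t=100\cdot4^{16}R$, all margins exceed $4R$, and $\varphi_1'$ is constant on each rung. So $Y'$ is an $\varepsilon$-refinement of $Y$. The cycle reservoir, supply, ladder, return closes up because the length of the ladder depends only on the opponent's options, not on $|T|$.

\begin{remark}\label{rem:banach}
Copying is the step that needs weak contractions. Sets within $cR$ of pairs $\{s\pm R\}$ and $\{u\pm R\}$ have diameters between $2R(1-c)$ and $2R(1+c)$, so an $L$-Lipschitz map of one onto the other requires $1-c\le L(1+c)$. For fixed $L<1$ this fails once $c<(1-L)/(1+L)$. The maps of each finite system are Lipschitz with a constant below $1$, but in the proof of Theorem~\ref{thm:main} the number $c$ changes with the stage $k$, and nothing keeps these constants away from $1$.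
\end{remark}

\section{Proof of the filling proposition}\label{sec:proof}

Three things are new in the general case. The opponent may use arbitrary pieces, which we round to a grid. Every cluster has to be supplied from the reservoir, which we do along a tree. And the ladder need not be one step away from the reservoir, so its output is relayed along a path.

\subsection{The graph of a finite system}\label{sub:graph}
Call a pair $(i,y)$ with $1\le i\le n$, $y\in Y$ an \emph{arrow} from $y$ to $\varphi_i(y)$. This makes $Y$ the vertex set of a directed graph. We need two loops at different vertices, and paths between all vertices.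

Since $Y$ is finite, there is $L<1$ such that all $\varphi_i$ are $L$-Lipschitz. Choose $k\ge1$ with $L^k\operatorname{diam}Y<\tau(Y)$. Any composition of $k$ of the maps has an image of diameter less than the least distance in $Y$, so it is constant. If $z$ is the value of $\varphi_i^k$, then $\varphi_i(z)=\varphi_i(\varphi_i^k(z))=\varphi_i^k(\varphi_i(z))=z$; so $\varphi_i$ has a fixed point $z_i$, which is unique by strict contraction. Iterating $Y=\bigcup_i\varphi_i(Y)$ $k$ times shows that every $y\in Y$ is in the image of some composition of $k$ maps, which is then the constant map with value $y$. Hence every vertex can be reached from every vertex; this is where the covering property of $Y$ enters. If all $z_i$ were equal to one point $z$, only $z$ could be reached from $z$, contrary to $|Y|\ge2$. Relabel the maps so that $z_1\ne z_2$.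

\emph{Tree.} Let $d(y)$ be the length of a shortest path from $z_1$ to $y$, with $d(z_1)=0$. For each $y\ne z_1$ choose one arrow to $y$ from a vertex $x$ with $d(x)=d(y)-1$, for example the last arrow of a shortest path. These are the \emph{tree arrows}; none of them ends at $z_1$.

\emph{Path.} Choose a shortest path $z_2=v_0,v_1,\dots,v_b=z_1$ with $v_{j+1}=\varphi_{i_j}(v_j)$. Then $b\ge1$ and the $v_j$ are distinct. The arrows $(i_j,v_j)$, $0\le j<b$, are the \emph{path arrows}.

An arrow may be both a tree arrow and a path arrow; it will then do the two jobs on different parts of its cluster. Tree and path arrows join distinct vertices, so the loops $(1,z_1)$ and $(2,z_2)$ are neither.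

\subsection{Counts, scales and slots}\label{sub:slots}
The counts depend only on $c$ and the graph:
\[
M=\lceil2/c\rceil,\quad m=M+1,\quad p=2^m-1,\quad q_j=p\,m^{b-j}\ (0\le j<b),
\]
\[
h=\max_{y\in Y}d(y)+q_0+1,\qquad N=m^h .
\]
Each slot will carry at most $m$ points in one of at most $p$ patterns. Copying will miss at most $pm=q_{b-1}$ points, and each relay backwards along the path multiplies the demand by $m$, which gives $q_j=mq_{j+1}$. The longest chain of collapses, from the reservoir down the tree to $z_2$ and then down the ladder, has fewer than $h$ steps, so a reservoir of $N$ slots suffices.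

The scales come next. Choose $0<t_0<\min(\varepsilon/2,\ \tau(Y)/16,\ 1/8)$ and put
\[
t_{j+1}=4^{-q_j}t_j\ (0\le j<b),\qquad\delta_l=4^{-N}(8N)^{-l}\,t_b\ (0\le l\le h),\qquad R=\delta_h .
\]
The $t_j$ are the lengths of the clusters along the path, $\delta_0$ is the finest scale of the reservoir, and $\delta_l$ is the length of a block after $l$ collapses. Apart from the definitions we use only
\begin{equation}\label{eq:scales}
R\le\delta_l\le\delta_1\le\delta_0/8\quad(1\le l\le h),\qquad\delta_0\le t_b\le t_j\le t_0\quad(0\le j\le b).
\end{equation}
In particular $R<\varepsilon$.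

To stay inside $[0,1]$ we grow each cluster toward the middle: let $e_y=1$ if $y\le\frac12$ and $e_y=-1$ otherwise, and say that the point $y+e_ya$, $a>0$, has \emph{offset} $a$ at $y$. For $1\le l\le h$, the \emph{block of rank $l$} at $y$ with base offset $a$ consists of the $m^{h-l}$ points with offsets $a+\delta_l\,\kappa\,m^{-(h-l)}$, $0\le\kappa<m^{h-l}$. Its diameter is less than $\delta_l$, a block of rank $h$ is a single point, and for $l<h$ distinct points of the block have distance at least
\begin{equation}\label{eq:spacing}
\delta_l\,m^{-(h-l)}\ge\delta_l/N=8\delta_{l+1}.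
\end{equation}
Let $S=\bigcup_{y\in Y}X_y$, where the sets $X_y$ and their \emph{cores} $C_y\subseteq X_y$ are as follows.
\begin{itemize}
\item \emph{Reservoir.} $X_{z_1}=C_{z_1}=T=\{T(1),\dots,T(N)\}$, where $T(k)$ has offset $4^{-k}t_b$ at $z_1$.
\item \emph{Ladders.} For $0\le j<b$, $X_{v_j}=H_j(0)\cup\dots\cup H_j(q_j)$, where the \emph{rung} $H_j(k)$ is a block at $v_j$ with base offset $4^{-k}t_j$. The rung $C_{v_j}=H_j(0)$ has rank $d(v_j)$. For $k\ge1$, the rung $H_0(k)$ has rank $d(z_2)+k$, and $H_j(k)$ with $j\ge1$ has rank $h$, so it is a single slot.
\item \emph{Other vertices.} For $y\notin\{v_0,\dots,v_b\}$, $X_y=C_y$ is the block of rank $d(y)$ with base offset $t_b$.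
\end{itemize}
The ranks $d(y)$ for $y\ne z_1$ and $d(z_2)+k$ for $k\le q_0$ lie in $[1,h-1]$, and $|C_y|=m^{h-d(y)}\ge m$ for all $y$, including $z_1$. We record the geometry of $S$.

\emph{Gaps.} Comparing offsets, we get for $k<k'$
\begin{align}
|T(k)-T(k')|&\ge3\cdot4^{-k-1}t_b\ge3\delta_0,\label{eq:gapT}\\
\operatorname{dist}(H_j(k),H_j(k'))&\ge3\cdot4^{-k-1}t_j-\delta_1\ge3t_{j+1}-\delta_1,\label{eq:gapH}
\end{align}
using $k+1\le N$ and $k+1\le q_j$ respectively.

\emph{Feeding pairs.} Call $(P,Q)$ a \emph{feeding pair} if $Q$ is one of the blocks above, of rank $l$, and either $P$ is one of the blocks above, of rank $l-1$, or $P=T$ and $l=1$. Then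
\begin{equation}\label{eq:feed}
|P|=m|Q|,\qquad|s-s'|\ge8\delta_l\ \text{ for }s\ne s'\text{ in }P,\qquad\operatorname{diam}Q<\delta_l .
\end{equation}
The middle inequality is \eqref{eq:spacing} for a block, and follows from \eqref{eq:gapT} and $3\delta_0\ge8\delta_1$ for $T$.

\emph{Position.} All offsets lie in $[\delta_0,t_0+\delta_1]$, and the offsets of $X_{v_j}$ lie in $(0,t_j+\delta_1]$ for $0\le j\le b$. By \eqref{eq:scales}, $R<\delta_0$ and $t_0+\delta_1+R\le2t_0<\frac14$. Hence the intervals $I_s=[s-R,s+R]$ lie in $(0,1)$, and
\begin{equation}\label{eq:near}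
|x-y|\le2t_0\qquad\text{for }x\in I_s,\ s\in X_y .
\end{equation}

\emph{Separation.} Distinct slots have distance at least $8R$. Inside a block this is \eqref{eq:spacing}; inside $T$ it is \eqref{eq:gapT}; for different rungs \eqref{eq:gapH} gives $3t_b-\delta_1\ge23\delta_1$; and for $s\in X_y$, $s'\in X_{y'}$ with $y\ne y'$, \eqref{eq:near} gives $|s-s'|\ge\tau(Y)-4t_0\ge12t_0$. So the sets $X_y$ are disjoint, and so are the intervals $I_s$.

\subsection{Patterns and the set $Y'$}\label{sub:patterns}
Let $K\in\mathcal K$ with $d_H(K,S)\le R$. Then $K\subseteq\bigcup_sI_s$ and $K\cap I_s\ne\emptyset$ for every slot $s$. Let $\Lambda=\{-R+2R\kappa/M:0\le\kappa\le M\}$, a grid of $m$ points with mesh $2R/M$, and define the \emph{pattern} of $s$ as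
\[
\Lambda_s=\{\lambda\in\Lambda:\ \operatorname{dist}(s+\lambda,K\cap I_s)\le R/M\}.
\]
Every point of $K\cap I_s$ is within $R/M$ of a grid point $s+\lambda$, and this $\lambda$ belongs to $\Lambda_s$. Hence $\Lambda_s\ne\emptyset$ and $d_H(s+\Lambda_s,K\cap I_s)\le R/M$. There are at most $p$ patterns, each with at most $m$ elements.

To make copies strictly contracting we shrink the patterns gradually along the reservoir. Put $\theta_s=1-\frac{k}{NM}$ if $s=T(k)$ and $\theta_s=1$ if $s\notin T$, so that $0<1-\frac1M\le\theta_s\le1$. Define
\[
Y'(s)=s+\theta_s\Lambda_s\subseteq I_s,\qquad Y'(Z)=\bigcup_{s\in Z}Y'(s)\ \ (Z\subseteq S),\qquad Y'_y=Y'(X_y),\qquad Y'=Y'(S).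
\]
Shrinking moves a point by at most $R/M$, so $d_H(Y'(s),K\cap I_s)\le2R/M\le cR$ for every $s$, and therefore $d_H(Y',K)\le cR$. Also $|Z|\le|Y'(Z)|\le m|Z|$. Let $\pi(x)=y$ for $x\in Y'_y$. By \eqref{eq:near}, $|\pi(x)-x|\le2t_0<\varepsilon$, and $|\pi^{-1}(y)|\ge|C_y|\ge2$.

\subsection{The maps}\label{sub:maps}
For each arrow $(i,y)$, with $y'=\varphi_i(y)$, we define $\varphi_i':Y'_y\to Y'_{y'}$. Then $\pi\varphi_i'=\varphi_i\pi$ holds automatically. For a feeding pair $(P,Q)$, to \emph{collapse $P$ onto $Q$} means to choose a surjection $g:P\to Y'(Q)$, which exists since $|Y'(Q)|\le m|Q|=|P|$, and to map all of $Y'(s)$ to $g(s)$ for each $s\in P$.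

\medskip\noindent(a) \emph{The loop $(1,z_1)$ copies.} If some $l>k$ has $\Lambda_{T(l)}=\Lambda_{T(k)}$, let $k^+$ be the least such $l$ and put
\[
\varphi_1'\big(T(k)+\theta_{T(k)}\lambda\big)=T(k^+)+\theta_{T(k^+)}\lambda\qquad(\lambda\in\Lambda_{T(k)}).
\]
Otherwise map $Y'(T(k))$ to a point of $Y'(T(N))$ chosen once and for all. Let $E\subseteq T$ be the set of slots whose pattern does not occur at a smaller index. Then $1\le|E|\le p$. If $T(l)\notin E$, then $l=k^+$ for the largest $k<l$ with the same pattern, so the image contains $Y'(T\setminus E)$.

\medskip\noindent(b) \emph{The loop $(2,z_2)$ descends the ladder.} For $0\le k<q_0$ collapse $H_0(k)$ onto $H_0(k+1)$; the ranks are $d(z_2)+k$ and $d(z_2)+k+1$. Map $Y'(H_0(q_0))$ to one of its points.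

\medskip\noindent(c) \emph{All other arrows $(i,y)$, on the core.} If $(i,y)$ is a tree arrow, then $y'\ne z_1$ and $d(y')=d(y)+1$, so $(C_y,C_{y'})$ is a feeding pair; collapse $C_y$ onto $C_{y'}$. If it is not a tree arrow, map $Y'(C_y)$ to one point of $Y'_{y'}$.

\medskip\noindent(d) \emph{All other arrows $(i,y)$, on the rungs.} This concerns only $y=v_j$ with $0\le j<b$, and the rungs $H_j(k)$ with $1\le k\le q_j$. Suppose first that $i=i_j$, so the arrow is the path arrow to $v_{j+1}$. Let $G=Y'\big(\bigcup_{k\ge1}H_{j+1}(k)\big)$ if $j+1<b$ and $G=Y'(E)$ if $j+1=b$. In the first case the union consists of $q_{j+1}$ slots, so $|G|\le mq_{j+1}=q_j$; in the second case $|G|\le mp=q_{b-1}$. Choose a surjection $g:\{1,\dots,q_j\}\to G$ and map all of $Y'(H_j(k))$ to $g(k)$. If $i\ne i_j$, the rungs have no job: map all $Y'(H_j(k))$, $k\ge1$, to one point of $\varphi_i'(Y'(C_y))$.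

\medskip\noindent\emph{Covering.} In the cluster of $z_1$, the set $Y'(T\setminus E)$ is covered by (a), and $Y'(E)$ by the path arrow from $v_{b-1}$. For $y\ne z_1$, the set $Y'(C_y)$ is covered by the tree arrow to $y$. The sets $Y'(H_0(k))$, $k\ge1$, are covered by (b), and the sets $Y'(H_j(k))$ with $1\le j<b$, $k\ge1$, by the path arrow from $v_{j-1}$. So $Y'=\bigcup_i\varphi_i'(Y')$.

\subsection{Strict contraction}\label{sub:contr}
Fix $i$ and $x\ne x'$ in $Y'$, with $x\in Y'(s)$, $x'\in Y'(s')$, $\varphi'_i(x)\in Y'(u)$, $\varphi_i'(x')\in Y'(u')$.

\emph{Different clusters.} If $y=\pi(x)\ne y'=\pi(x')$, then \eqref{eq:near}, applied to the images and then to $x,x'$, gives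
\[
|\varphi_i'(x)-\varphi_i'(x')|\le|\varphi_i(y)-\varphi_i(y')|+4t_0\le|y-y'|-\tau(Y)+4t_0\le|x-x'|-\tau(Y)+8t_0,
\]
and $8t_0<\tau(Y)$.

\emph{Same slot.} If $s=s'$, then either $\varphi_i'$ is constant on $Y'(s)$, or $s=T(k)$ is copied by (a) and the distance is multiplied by $\theta_{T(k^+)}/\theta_{T(k)}<1$.

It remains to treat $s\ne s'$ in the same $X_y$. We show that the images coincide or that the margin $|s-s'|-|u-u'|$ exceeds $4R$; then \eqref{eq:margin} applies. Either $s,s'$ both lie in $T$ or in one block, or they lie on different rungs of a ladder.

\emph{The loop $(1,z_1)$.} Let $s=T(k)$, $s'=T(k')$, $k<k'$. The index of $u$ is $k^+$ or $N$, and the index of $u'$ is at least $k'$; both are at least $k+1$, since $N\ge k'\ge k+1$. So $u,u'$ have offsets in $(0,4^{-k-1}t_b]$, and by \eqref{eq:gapT} the margin is at least $2\cdot4^{-k-1}t_b\ge2\delta_0\ge16R$.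

\emph{Any other arrow, $s,s'\in P$ with $P=T$ or $P$ a block.} By (b), (c), (d), the map $\varphi_i'$ is either constant on $Y'(P)$ or collapses $P$ onto some $Q$ of rank $l\le h$. In the second case \eqref{eq:feed} gives a margin of at least $7\delta_l\ge7R$.

\emph{Different rungs.} Let $y=v_j$, $0\le j<b$, $s\in H_j(k)$, $s'\in H_j(k')$, $k<k'$. By \eqref{eq:scales}, $t_{j+1}\ge8\delta_1\ge8R$. There are three kinds of arrows from $v_j$.
\begin{itemize}
\item The loop $(2,z_2)$, where $j=0$. Then $u\in H_0(k+1)$ and $u'\in H_0(\min(k'+1,q_0))$, two rungs of index at least $k+1$, so their offsets lie in $(0,4^{-k-1}t_0+\delta_1]$. By \eqref{eq:gapH} the margin is at least $2\cdot4^{-k-1}t_0-2\delta_1\ge2t_1-2\delta_1\ge14R$.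
\item The path arrow $(i_j,v_j)$. Then $u,u'\in X_{v_{j+1}}$ have offsets in $(0,t_{j+1}+\delta_1]$, wherever the opponent has placed $E$. By \eqref{eq:gapH} the margin is at least $2t_{j+1}-2\delta_1\ge14R$. This is the reason for the choice $t_{j+1}=4^{-q_j}t_j$: the whole next cluster is shorter than the smallest gap of the ladder at $v_j$.
\item Any other arrow. By (d), all of $Y'_y$ is mapped into $\varphi_i'(Y'(C_y))$. If the arrow is not a tree arrow, this is one point. If it is a tree arrow, to $y'$ say, then $u,u'$ lie in the block $C_{y'}$, so $|u-u'|<\delta_1$ and the margin is at least $3t_{j+1}-2\delta_1\ge22R$.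
\end{itemize}

Thus $(Y',\varphi_1',\dots,\varphi_n')$ is a finite $n$-system, $\pi$ makes it an $\varepsilon$-refinement of $(Y,\varphi_i)$, and $d_H(Y',K)\le cR$. Since $S$ and $R$ were chosen before $K$, this proves Proposition~\ref{prop:fill}, and with it Theorems~\ref{thm:n}, \ref{thm:local} and~\ref{thm:main}. \qed

\begin{thebibliography}{9}
\bibitem{source} \texttt{http://www.arxitics.com/articles/2111.01927/json}
\end{thebibliography}
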